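\title{Practical numbers and the multiplicative semigroup of rationals greater than one}

\begin{abstract}
A positive integer $n$ is practical if each of $1,\dots,n$ is a sum of distinct divisors of $n$. We prove that every rational number $r>1$ is a finite product of fractions $(q+2)/q$ with $q$ practical. Moreover, $q$ may be restricted to an explicit proper subset of the practical numbers and required to exceed any given bound. The proof first writes $r$ as a product of such fractions with exponents of both signs. It then compares every factor with a power of a single fraction $(U+1)/U$, by turning the classical inequalities between $(1+1/m)^m$ and $(1-1/m)^{-m}$ into exact factorizations.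
\end{abstract}

\section{The question and the result}\label{sec:intro}

Let $M=\{r\in\mathbb Q: r>1\}$, a commutative semigroup under multiplication, and put $D(n)=(n+1)/n$ for $n\ge1$. For integers $a>b\ge1$ we have $a/b=D(b)D(b+1)\cdots D(a-1)$, so the numbers $D(n)$ generate $M$. This generating set is redundant, since $D(n)=D(2n)D(2n+1)$, and one may ask which sets of indices $n$ still suffice. As $\log D(n)$ is close to $1/n$, the question is a multiplicative relative of writing a number as a sum of unit fractions with restricted denominators.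

A positive integer $n$ is \emph{practical} if each $m=1,\dots,n$ is a sum of distinct divisors of $n$. A practical number $n>1$ is even, because $2$ is a sum of distinct divisors of $n$ only if $2\mid n$. The following question was posed in \cite{MO}: \emph{does the set}
\[
S=\Bigl\{\frac{n+1}{n}: 2n \text{ is practical}\Bigr\}=\Bigl\{\frac{q+2}{q}: q>1\text{ is practical}\Bigr\}
\]
\emph{generate $M$, that is, is every rational $r>1$ a product of finitely many, not necessarily distinct, elements of $S$?}

It is enough to decide whether each $D(n)$ is such a product. For a prime $p\ge5$ the number $2p$ is not practical, since $4$ is not a sum of distinct elements of $\{1,2,p,2p\}$; so $D(5),D(7),D(11),D(13)$ are missing from $S$. Each of them is recovered with two factors: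
\[
\frac65=\frac{18}{16}\cdot\frac{32}{30},\qquad
\frac87=\frac{18}{16}\cdot\frac{128}{126},\qquad
\frac{12}{11}=\frac{32}{30}\cdot\frac{90}{88},\qquad
\frac{14}{13}=\frac{30}{28}\cdot\frac{392}{390},
\]
where $16$, $28=4\cdot7$, $30=6\cdot5$, $88=8\cdot11$, $126=18\cdot7$ and $390=30\cdot13$ are practical by Proposition~\ref{prop:practical} below. The equation $D(a)=D(b)D(c)$ is equivalent to $(b-a)(c-a)=a(a+1)$, so every factorization of $a(a+1)$ offers a candidate, and longer products offer more. One guesses that the answer is yes, but such a search supplies no rule.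

Two observations show what a proof has to overcome. First, no finite subset of $S$ generates $M$, since it involves only finitely many primes. Second, a set of fractions $D(n)$ can accumulate at $1$ and generate $\mathbb Q_{>0}$ as a \emph{group} without generating $M$. Take all $D(n)$ with $n$ odd. The group they generate contains $2=D(1)$ and, by induction, every odd prime $p=(p+1)/D(p)$, because all prime factors of $p+1$ are smaller than $p$. But each such $D(n)$ has positive $2$-adic valuation, so $3/2$ is not a product of them. The substance of the problem is therefore the removal of negative exponents.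

We use only one feature of practical numbers: a practical number stays practical when it is multiplied by a prime that is not too large. Let $\mathcal Q$ be the smallest set of positive integers such that $2\in\mathcal Q$, and $pq\in\mathcal Q$ whenever $q\in\mathcal Q$ and $p$ is a prime with $p\le2q$.

\begin{theorem}\label{thm:main}
For every $X_0$, every rational $r>1$ is a finite product of numbers $(q+2)/q$ with $q\in\mathcal Q$ and $q\ge X_0$.
\end{theorem}

\begin{corollary}\label{cor:main}
The set $S$ generates $M$. It still does so after any finite subset is removed, and every $r\in M$ has infinitely many representations as a product of elements of $S$. The proper subset $\{(q+2)/q: q\in\mathcal Q\}$ of $S$ also generates $M$.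
\end{corollary}

Throughout, $v_p$ is the $p$-adic valuation and $\sigma(n)$ is the sum of the positive divisors of $n$.

\section{The set $\mathcal Q$ and admissible indices}\label{sec:Q}

For a prime $\ell$ let $n_{<\ell}=\prod_{p<\ell}p^{v_p(n)}$ be the part of $n$ composed of primes below $\ell$. We recall the criterion of Stewart \cite{Stewart} and Sierpi\'nski \cite{Sierpinski}: \emph{an integer $n>1$ is practical if and only if $n$ is even and $\ell\le1+\sigma(n_{<\ell})$ for every odd prime $\ell\mid n$.}

\begin{proposition}\label{prop:practical}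
Every element of $\mathcal Q$ is practical.
\end{proposition}

\begin{proof}
The number $2$ is practical. Let $q>1$ be practical, let $p\le2q$ be prime, and let $n=pq$; we verify the criterion for $n$, which is even. Let $\ell\mid n$ be an odd prime.

If $\ell\mid q$, then $\ell\le1+\sigma(q_{<\ell})\le1+\sigma(n_{<\ell})$, because $q_{<\ell}$ divides $n_{<\ell}$.

If $\ell\nmid q$, then $\ell=p$ and $n_{<p}=q_{<p}$. Suppose first that $q$ has a prime factor larger than $p$, and let $\ell'$ be the least one. No prime in $[p,\ell')$ divides $q$, so $q_{<\ell'}=q_{<p}$ and $p<\ell'\le1+\sigma(q_{<\ell'})=1+\sigma(n_{<p})$. Otherwise $n_{<p}=q$. Since $q-1$ is a sum of distinct divisors of $q$, all smaller than $q$, we have $\sigma(q)\ge2q-1$, and hence $p\le2q\le1+\sigma(n_{<p})$.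
\end{proof}

The bound $p\le2q$ enters only in the last case, and it cannot be relaxed for $q=2$, since $10$ is not practical.

Unwinding the definition, $\mathcal Q$ consists of the products $2p_1\cdots p_k$ ($k\ge0$) of primes with $p_i\le4p_1\cdots p_{i-1}$ for each $i$: these products lie in $\mathcal Q$, and they form a set that contains $2$ and is closed under the rule.

\begin{proof}[Proof of Corollary~\ref{cor:main} from Theorem~\ref{thm:main}]
By Proposition~\ref{prop:practical} the fractions in Theorem~\ref{thm:main} belong to $S$, and for large $X_0$ they avoid any given finite subset of $S$. If $r$ had only finitely many representations, removing the finitely many elements of $S$ that occur in them would leave $r$ unrepresented. Finally, $78=2\cdot3\cdot13$ is practical, since $3\le1+\sigma(2)$ and $13=1+\sigma(6)$; but $78\notin\mathcal Q$, since $13$ could only be adjoined to a divisor of $6$, and $13>12$.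
\end{proof}

Since $(q+2)/q=D(q/2)$, it is convenient to work with halves. Call $n\ge1$ \emph{admissible} if $2n\in\mathcal Q$, that is, if $n=p_1\cdots p_k$ with $p_i\le4p_1\cdots p_{i-1}$ for each $i$. All proofs of admissibility below rest on one rule.

\begin{lemma}[Extension rule]\label{lem:ext}
If $n$ is admissible and every prime factor of $k\ge1$ is at most $4n$, then $nk$ is admissible. This applies in particular when $k\le4n$.
\end{lemma}

\begin{proof}
Adjoin the primes of $k$ to $n$ one at a time. The current value is always at least $n$, so each prime is at most four times the current value.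
\end{proof}

Thus $2^a$ and $3^a$ are admissible for $a\ge0$, and if $n$ is admissible then so are $2n$, $n(n+1)$, $4n(n+1)$ and $n^a$ for $a\ge1$. In the other direction, $p_1\le4$ shows that an admissible $n>1$ is divisible by $2$ or by $3$.

\section{The method, seen on $6/5$}\label{sec:method}

Besides $D(n)$ we use $F(n)=n/(n-1)=D(n-1)$ for $n\ge2$. All our factorizations come from one identity. For $1\le a<b$ we have $\frac{D(a)}{D(b)}=\frac{(a+1)b}{a(b+1)}=1+\frac{b-a}{a(b+1)}$, so
\begin{equation}\label{eq:basic}
\frac{D(a)}{D(b)}=D(\mu)\qquad\text{whenever }\mu=\frac{a(b+1)}{b-a}\text{ is an integer.}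
\end{equation}
Taking $(a,b)$ to be $(Y-1,Y)$, $(Y^2-1,Y^3-1)$ and $(de-1,de+d-1)$, where $Y\ge2$ and $de\ge2$, we obtain
\begin{align}
F(Y)&=D(Y)\,F(Y^2),\label{eq:square}\\
F(Y^2)&=D\bigl(Y(Y+1)\bigr)\,F(Y^3),\label{eq:cube}\\
F(de)&=D\bigl((e+1)(de-1)\bigr)\,F\bigl(d(e+1)\bigr);\label{eq:parity}
\end{align}
the values of $\mu$ are $Y^2-1$, $(Y^2-1)Y^3/(Y^3-Y^2)=Y(Y+1)$ and $(de-1)d(e+1)/d$. Taking $(2n,2n+1)$ in $D(n)=D(2n)D(2n+1)$, and $(2n-2,2n-1)$ in $F(n)=D(2n-2)D(2n-1)$ for $n\ge2$, we obtain
\begin{equation}\label{eq:double}
D(2n)^2=D(n)\,D\bigl(4n(n+1)\bigr),\qquad F(n)=F(2n)^2\,D\bigl(4n(n-1)\bigr).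
\end{equation}

Fix an integer $X\ge2$ and let $G_X$ be the semigroup generated by the $D(n)$ with $n$ admissible and $n\ge X$. For positive rationals write $y\succeq z$, or $z\preceq y$, if $y/z\in G_X\cup\{1\}$. This relation is transitive; two such relations may be multiplied, so a relation may be raised to a positive integer power; and $y\succeq z$ gives $1/z\succeq1/y$. Also $y\succeq z$ implies $y\ge z$. Theorem~\ref{thm:main} says that the converse holds, so one may think of $y\succeq z$ as an inequality that comes with a certificate.

The inequalities we shall certify are the familiar ones around $e$. For $2\le m\le U$,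
\[
\Bigl(1+\frac1m\Bigr)^m\le\Bigl(1+\frac1U\Bigr)^U<\Bigl(1-\frac1U\Bigr)^{-U}\le\Bigl(1-\frac1m\Bigr)^{-m}.
\]
When $m\mid U$, their certified forms would be
\begin{equation}\label{eq:three}
D(m)\preceq D(U)^{U/m},\qquad D(U)\preceq F(U),\qquad F(U)^{U/m}\preceq F(m).
\end{equation}
Suppose that $r$ is a product of generators with exponents of both signs. We want $r\succeq D(U)^T$ with $T\ge0$ for one admissible $U\ge X$. The first relation in \eqref{eq:three} handles the factors with negative exponent. For a factor $D(R)$ with positive exponent we need a lower bound, and $D(R)\succeq D(U)^{U/R}$ is false even as a real inequality when $R<U$. The remedy is to pass through $F$: by \eqref{eq:square} and the third relation, $D(R)=F(R)/F(R^2)\succeq F(R^2)^{R-1}$, and the third and second relations then give $D(R)\succeq D(U)^{(R-1)U/R^2}$ if $R^2\mid U$. The exponent is $U/R$ times $1-1/R$, a small loss when $R$ is large.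

\begin{example}\label{ex:sixfifths}
Let $X=2$ and $r=6/5=D(2)/D(4)$. Take $R=2$ and $U=4$. By \eqref{eq:square} and \eqref{eq:double},
\[
D(2)=\frac{F(2)}{F(4)},\qquad F(2)=F(4)^2D(8),\qquad F(4)=D(4)F(16)=D(4)D(15).
\]
Hence $D(2)=F(4)D(8)=D(4)D(8)D(15)$, the factor $D(4)$ cancels, and $6/5=D(8)D(15)$, which is the first factorization in Section~\ref{sec:intro}.
\end{example}

Three things were easy here. The loss $1-1/R=1/2$ happened to be affordable; in general it and similar errors must be made small, which is done by moving all indices beyond a large $X$ (Section~\ref{sec:signed}). Only multiplication by $2$ was needed to get from $R$ to $U$; odd primes require $U$ to be highly divisible (Section~\ref{sec:multiples}). And $U^2-1=15$ was admissible, which is impossible once $6\mid U$; the middle relation in \eqref{eq:three} is then the hardest step (Section~\ref{sec:crossing}).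

\section{Representations with exponents of both signs}\label{sec:signed}

\begin{lemma}\label{lem:group}
The group $\Gamma$ generated by $\{D(n): n\text{ admissible}\}$ is $\mathbb Q_{>0}$.
\end{lemma}

\begin{proof}
We show by induction that every prime lies in $\Gamma$. First, $2=D(1)$. Let $p$ be an odd prime with $2^k<p<2^{k+1}$, and suppose all smaller primes lie in $\Gamma$. We look for an admissible $m$ with $p\mid m+1$ such that $m$ and $(m+1)/p$ involve only smaller primes; a large power of $2$ dividing $m$ will give both admissibility and a small cofactor. Choose $1\le L<2^k$ with $pL\equiv1\pmod{2^k}$ and put $t=(pL-1)/2^k$. Then $1\le t<p$ and $L<p$. The number $m=2^kt$ is admissible by Lemma~\ref{lem:ext}, since $t<2^{k+1}\le4\cdot2^k$. From $D(m)=pL/(2^kt)$ we get $p=D(m)\cdot2^kt/L$, and $2^kt/L\in\Gamma$ by the induction hypothesis.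
\end{proof}

For $p=3$ and $p=5$ the proof gives $3=2D(2)$ and $5=4D(4)$, whence the representation $6/5=D(2)/D(4)$ used in Example~\ref{ex:sixfifths}.

For a representation $r=\prod D(m)^{e_m}$, the errors made in replacing each $D(m)$ by a power of a common generator will have total size about $\sum|e_m|/m^2$. If all $m\ge X$, this is at most $X^{-1}\sum|e_m|/m$. So we need representations with all indices beyond $X$ for which $\sum|e_m|/m$ is bounded \emph{independently of $X$}. The first identity in \eqref{eq:double} provides them: it replaces $1/n$ by $2\cdot\frac1{2n}$ and a term of second order.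

\begin{lemma}\label{lem:push}
Let $n$ be admissible. Then $D(n)=\prod_mD(m)^{e_m}$, a finite product over admissible $m\ge X$ with $e_m\in\mathbb Z$ and
\[
\sum_m\frac{|e_m|}{m}\le\frac1n+\frac1{n^2}.
\]
\end{lemma}

\begin{proof}
For $n\ge X$ take the single factor $D(n)$. For $n<X$ use downward induction on $n$. We have $D(n)=D(2n)^2D(4n(n+1))^{-1}$, and $2n$ and $4n(n+1)$ are admissible and larger than $n$. Substituting their representations and using the triangle inequality for the exponents, we bound the sum by
\[
2\Bigl(\frac1{2n}+\frac1{4n^2}\Bigr)+\frac1{4n(n+1)}+\frac1{16n^2(n+1)^2}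
\le\frac1n+\Bigl(\frac12+\frac14+\frac1{64}\Bigr)\frac1{n^2}\le\frac1n+\frac1{n^2}.\qedhere
\]
\end{proof}

\section{Comparison along multiples}\label{sec:multiples}

We now certify the outer relations in \eqref{eq:three}. The identities \eqref{eq:double} do this for $U=2m$. The next lemma extends them to $U=pm$: write $D(m)$ as a telescoping product of $p$ consecutive factors near $D(pm)$, and compare each with $D(pm)$ by \eqref{eq:basic}. The differences $b-a$ run through $1,\dots,p-1$, which explains the divisibility hypothesis.

\begin{lemma}\label{lem:prime}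
Let $p$ be a prime and $m\ge1$. Suppose that for each $j\in\{1,\dots,p-1\}$, $j$ divides $m$ and $pm/j$ is admissible. Then $D(pm)^p/D(m)$, and if $m\ge2$ also $F(m)/F(pm)^p$, is a product of numbers $D(\mu)$ with $\mu$ admissible and $\mu\ge m$.
\end{lemma}

For $p=2$ the hypothesis says only that $2m$ is admissible, which holds if $m$ is.

\begin{proof}
We have $D(m)=\frac{pm+p}{pm}=\prod_{j=0}^{p-1}D(pm+j)$. By \eqref{eq:basic} with $(a,b)=(pm,pm+j)$,
\[
\frac{D(pm)^p}{D(m)}=\prod_{j=1}^{p-1}\frac{D(pm)}{D(pm+j)}=\prod_{j=1}^{p-1}D(\mu_j^+),\qquad \mu_j^+=\frac{pm}{j}\,\bigl(pm+(j+1)\bigr).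
\]
For $m\ge2$ we have $F(m)=\frac{pm}{pm-p}=\prod_{j=0}^{p-1}D(pm-j-1)$, and the factor with $j=0$ is $F(pm)$. By \eqref{eq:basic} with $(a,b)=(pm-j-1,pm-1)$,
\[
\frac{F(m)}{F(pm)^p}=\prod_{j=1}^{p-1}\frac{D(pm-j-1)}{D(pm-1)}=\prod_{j=1}^{p-1}D(\mu_j^-),\qquad \mu_j^-=\frac{pm}{j}\,\bigl(pm-(j+1)\bigr).
\]
In both cases the second factor is a positive integer (in the second case it is at least $pm-p>0$), so $\mu_j^\pm\ge pm/j\ge m$.

The second factor has size about $pm$, which may exceed $4pm/j$, so Lemma~\ref{lem:ext} does not apply to it as a whole. But it splits: $j+1$ divides $pm$, because either $j+1\le p-1$ divides $m$ or $j+1=p$, and therefore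
\[
pm\pm(j+1)=(j+1)\Bigl(\frac{pm}{j+1}\pm1\Bigr).
\]
Since $j\le m$, we have $j+1\le p\le pm/j$, and $\frac{pm}{j+1}\pm1\le\frac{2pm}{j}$. So every prime factor of $pm\pm(j+1)$ is at most $2pm/j$, and $\mu_j^\pm$ is admissible by Lemma~\ref{lem:ext} applied to $pm/j$.
\end{proof}

To go from $m$ to a multiple $U$ we multiply by one prime at a time. The hypothesis of Lemma~\ref{lem:prime} asks that, when $p$ is adjoined, the current value already contains enough of every smaller prime. This suggests adjoining the primes in increasing order and taking $U$ rich in all small primes.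

\begin{definition}\label{def:full}
Let $P\ge3$ be an integer. A positive integer $U$ is \emph{$P$-full} if all its prime factors are at most $P$, $2^{v_2(U)}\ge P^2$, and $q^{v_q(U)}\ge P$ for every odd prime $q\le P$. It is \emph{full} if it is $P$-full for some $P\ge 3$.
\end{definition}

For instance, the $3$-full numbers are $2^a3^c$ with $a\ge4$, $c\ge1$. A full number is admissible, by Lemma~\ref{lem:ext} applied to $2^{v_2(U)}$, and the square of a $P$-full number is $P$-full.

\begin{lemma}\label{lem:full}
Let $U$ be full and let $m$ be an admissible divisor of $U$. Then $D(U)^{U/m}/D(m)$, and if $m\ge2$ also $F(m)/F(U)^{U/m}$, is a possibly empty product of numbers $D(\mu)$ with $\mu$ admissible and $\mu\ge m$. In particular, if $m\ge X$ then $D(m)\preceq D(U)^{U/m}$ and $F(m)\succeq F(U)^{U/m}$.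
\end{lemma}

\begin{proof}
Let $U$ be $P$-full, let $p_1\le\dots\le p_t$ be the primes with $U/m=p_1\cdots p_t$, and put $m_i=mp_1\cdots p_i$, so that $m_0=m$ and $m_t=U$. The products
\[
\frac{D(U)^{U/m}}{D(m)}=\prod_{i=0}^{t-1}\Bigl(\frac{D(m_{i+1})^{p_{i+1}}}{D(m_i)}\Bigr)^{m_i/m},\qquad
\frac{F(m)}{F(U)^{U/m}}=\prod_{i=0}^{t-1}\Bigl(\frac{F(m_i)}{F(m_{i+1})^{p_{i+1}}}\Bigr)^{m_i/m}
\]
telescope, so it suffices to verify the hypothesis of Lemma~\ref{lem:prime} for each pair $(p,m')=(p_{i+1},m_i)$.

If $p=2$, then $m'=2^im$ is admissible; this is the only place where the admissibility of $m$ is used. Let $p$ be odd and $1\le j<p$. All primes of $U/m'$ are at least $p$, so $v_q(m')=v_q(U)$ for every prime $q<p$. If $q\mid j$, then $q<p$ and $q^{v_q(j)}\le j<P\le q^{v_q(U)}$, so $v_q(j)<v_q(m')$; hence $j\mid m'$. Next, $v=v_2(pm'/j)=v_2(U)-v_2(j)$ satisfies $2^v\ge P^2/j>P$; this is why the definition asks for $P^2$ at the prime $2$. All prime factors of $pm'/j$ are at most $P$, so $pm'/j$ is admissible by Lemma~\ref{lem:ext} applied to $2^v$.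
\end{proof}

\section{The relation $F(U)\succeq D(U)$}\label{sec:crossing}

By \eqref{eq:square}, the middle relation in \eqref{eq:three} means $F(U^2)\in G_X$. Repeated use of \eqref{eq:square} splits off generators and replaces $F(Y)$ by $F(Y^2),F(Y^4),\dots$, but the process ends only if some $Y^{2^i}-1$ is admissible. For odd $Y$ this can be arranged by a device that we use twice: multiply the starting number by a reserve power of a small prime, so that it becomes admissible, then build up the target factor by factor, paying back one copy of the small prime at each step.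

\begin{lemma}\label{lem:odd}
If $N\ge X$ is odd and admissible, then $F(N)\in G_X$.
\end{lemma}

\begin{proof}
Note that $N\ge3$. Choose $i\ge1$ with $2^i\ge N$. By \eqref{eq:square},
\[
F(N)=D(N)D(N^2)\cdots D(N^{2^{i-1}})\,D(N^{2^i}-1).
\]
All indices are at least $N\ge X$, and the powers of $N$ are admissible. For the last index put $n_l=2^{i-l}(N^{2^l}-1)$ for $0\le l\le i$. The number $n_0=2^i(N-1)$ is admissible since $N-1\le2^i$. For $l<i$ and $z=N^{2^l}$ we have $n_{l+1}=2^{i-l-1}(z-1)(z+1)=n_l\cdot\frac{z+1}2$, where $\frac{z+1}2$ is an integer because $N$ is odd, and $\frac{z+1}2\le z-1\le n_l$. By Lemma~\ref{lem:ext} and induction, $n_i=N^{2^i}-1$ is admissible.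
\end{proof}

For $N=3$ and $i=2$ the chain is $8$, $16=8\cdot2$, $80=16\cdot5$, and $F(3)=D(3)D(9)D(80)$.

A full number $U$ is divisible by $6$, so $U^a-1$ is prime to $6$ and never admissible. Moreover $F(U^2)$ has positive $2$-adic valuation, so any representation of it must contain a generator $D(n)$ with $n$ odd, whereas \eqref{eq:square} applied to powers of $U$ produces only even indices. Identity \eqref{eq:parity} changes the parity: if $d$ is odd and $e$ is even, it replaces the argument $de$ by the odd number $d(e+1)$, at the price of a factor $D(\mu)$ with $\mu=(e+1)(de-1)$. For $d=3$, $e=2$ it reads $F(6)=D(15)F(9)$, which is $6/5=D(8)D(15)$ once more.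

So let $U=gh$ with $g$ odd and $h$ a power of $2$, and take $d=g^b$, $e=h^b$. To prove that $\mu=(h^b+1)(U^b-1)$ is admissible we need both factors to split, and this favors $b=3^j$ over $b=2^j$:
\[
x^3+1=(x+1)(x^2-x+1),\qquad y^3-1=(y-1)(y^2+y+1).
\]
The small prime is now $3$, which divides $x^2-x+1$ when $x\equiv2\pmod3$. The new factor $y^2+y+1$ is too large to be adjoined to $y-1$ alone, but not to $(x^3+1)(y-1)$ if $x^3\ge y$. These requirements lead to the following definition.

\begin{definition}\label{def:balanced}
A positive integer $U$ is \emph{balanced} if $U=gh$, where $h=2^A$ with $A$ odd, $g$ is odd, $3\mid g$, and $h\le g\le h^2$.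
\end{definition}

\begin{proposition}\label{prop:balanced}
If $U\ge X$ is admissible and balanced, then $F(U^2)\in G_X$, and consequently $F(U)\succeq D(U)$.
\end{proposition}

\begin{proof}
Choose $j\ge1$ with $3^j\ge U$ and put $b=3^j$. For $0\le l\le j$ let $x_l=h^{3^l}$ and $y_l=U^{3^l}$.

\emph{Step 1: $F(U^2)\succeq F(U^b)$.} By \eqref{eq:cube}, $F(U^2)=D(U(U+1))F(y_1)$. By \eqref{eq:square} and \eqref{eq:cube}, $F(y_l)=D(y_l)D(y_l(y_l+1))F(y_{l+1})$ for $1\le l<j$. The indices $y_l$ and $y_l(y_l+1)$ are admissible and at least $U\ge X$. Hence $F(U^2)\succeq F(y_1)\succeq\dots\succeq F(y_j)=F(U^b)$.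

\emph{Step 2: change of parity.} By \eqref{eq:parity} with $d=g^b$ and $e=h^b$,
\[
F(U^b)=D(\mu)F(N),\qquad \mu=(h^b+1)(U^b-1),\qquad N=g^b(h^b+1).
\]
Both $\mu$ and $N$ are at least $U^b-1\ge U\ge X$, and $N$ is odd because $g$ is odd and $h$ is even. By Lemma~\ref{lem:odd} it remains to show that $\mu$ and $N$ are admissible.

\emph{Step 3: $N$ is admissible.} Since $3\mid g$ we may write $g^b=3^b(g/3)^b$. The prime factors of $g$ are at most $U\le3^j\le3^b$, so $g^b$ is admissible. Since $h\le g$ we have $h^b+1\le2g^b$, so $N$ is admissible.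

\emph{Step 4: $\mu$ is admissible.} Put $n_l=3^{j-l}(x_l+1)(y_l-1)$, so that $n_j=\mu$. We show by induction that each $n_l$ is admissible. The number $n_0=3^j(h+1)(U-1)$ is admissible because $h+1$ and $U-1$ are at most $U\le3^j$. Let $l<j$, and write $x=x_l$, $y=y_l$. Since $A3^l$ is odd, $x=2^{A3^l}\equiv2\pmod3$, so $3\mid x^2-x+1$ and
\[
n_{l+1}=n'\,(y^2+y+1),\qquad n'=n_l\cdot\frac{x^2-x+1}{3}.
\]
From $y=g^{3^l}x\ge3x$ we get $y-1\ge x$ and $n_l\ge x^2$, so $n'$ is admissible. From $g\le h^2$ we get $U\le h^3$ and $y\le x^3$, so
\[
n'=3^{j-l-1}(x^3+1)(y-1)\ge(y+1)(y-1)=y^2-1 .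
\]
As $y^2+y+1\le4(y^2-1)$ for $y\ge2$, the number $n_{l+1}$ is admissible.

Thus $F(U^2)\succeq D(\mu)F(N)\in G_X$, and $F(U)/D(U)=F(U^2)$ by \eqref{eq:square}.
\end{proof}

The conditions of being full and balanced are compatible with any divisibility requirement, because the exponents of $2$ and $3$ can be tuned last.

\begin{lemma}\label{lem:exists}
Any finitely many positive integers $a_1,\dots,a_s$ have a common multiple that is both full and balanced.
\end{lemma}

\begin{proof}
Let $P\ge3$ bound all prime factors of the $a_i$. For each odd prime $q\le P$ choose $E_q\ge\max_iv_q(a_i)$ with $q^{E_q}\ge P$, and let $g_0=\prod_qq^{E_q}$; then $3\mid g_0$. Choose an odd $A\ge\max_iv_2(a_i)$ with $2^A\ge P^2$ and $2^A>g_0$. Let $c\ge1$ be least with $g=3^cg_0\ge2^A$. Then $g<3\cdot2^A\le4^A$, and $U=2^Ag$ is $P$-full, balanced, and divisible by every $a_i$.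
\end{proof}

We can now certify the lower bound announced in Section~\ref{sec:method}.

\begin{corollary}\label{cor:lower}
Let $R\ge X$ be full, and let $U$ be a full and balanced multiple of $R^2$. Then $D(R)\succeq D(U)^{(R-1)U/R^2}$.
\end{corollary}

\begin{proof}
The number $R^2$ is full and $R$ is an admissible divisor of it, so $F(R)\succeq F(R^2)^R$ by Lemma~\ref{lem:full}, and $D(R)=F(R)/F(R^2)\succeq F(R^2)^{R-1}$ by \eqref{eq:square}. Since $R^2$ is an admissible divisor of $U$, Lemma~\ref{lem:full} gives $F(R^2)\succeq F(U)^{U/R^2}$, and Proposition~\ref{prop:balanced} gives $F(U)\succeq D(U)$.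
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

We use the inequalities $x-x^2/2\le\log(1+x)\le x$ for $x\ge0$, and their consequence $x\le2\log(1+x)$ for $0\le x\le1$.

Let $r>1$ be rational and $\delta=\log r>0$. By Lemma~\ref{lem:group}, $r=\prod_nD(n)^{c_n}$ with finitely many admissible $n$ and $c_n\in\mathbb Z$. Put $V=\sum_n|c_n|(n^{-1}+n^{-2})$, and only then fix an integer $X\ge\max(X_0,4,4V/\delta)$. By Lemma~\ref{lem:push},
\[
r=\prod_mD(m)^{e_m},\qquad m\text{ admissible},\quad m\ge X,\qquad\sum_m\frac{|e_m|}m\le V,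
\]
and therefore
\begin{equation}\label{eq:second}
\sum_m\frac{|e_m|}{m^2}\le\frac VX\le\frac\delta4 .
\end{equation}

Corollary~\ref{cor:lower} bounds $D(R)$ from below only for full $R$, while the indices $m$ are merely admissible. So we proceed in two stages: first collect all factors into a power of $D(R)$ for one full $R$, accepting correction factors in the denominator whose total size is of second order; then compare everything with $D(U)$ for a much larger $U$.

\medskip
\emph{First stage.} By Lemma~\ref{lem:exists} choose a full $R$ divisible by all $m$ with $e_m\ne0$. There is at least one such $m$, since $r\ne1$, so $R\ge X\ge4$. By Lemma~\ref{lem:full}, $\varepsilon_m=D(R)^{R/m}/D(m)$ is a product of numbers $D(\mu)$ with $\mu$ admissible and $\mu\ge X$. Substituting $D(m)=D(R)^{R/m}/\varepsilon_m$ gives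
\[
r=D(R)^J\prod_{e_m<0}\varepsilon_m^{|e_m|}\Big/\prod_{e_m>0}\varepsilon_m^{e_m},\qquad J=\sum_me_m\frac Rm\in\mathbb Z .
\]
Write $\prod_{e_m>0}\varepsilon_m^{e_m}=D(\mu_1)\cdots D(\mu_s)$ with $s\ge0$ and all $\mu_i$ admissible and at least $X$. Discarding the factors with $e_m<0$, which lie in $G_X\cup\{1\}$, we get
\begin{equation}\label{eq:stage1}
r\succeq\frac{D(R)^J}{D(\mu_1)\cdots D(\mu_s)} .
\end{equation}

The exponent $J$ carries almost all of $\log r$. Indeed, bounding $\log D(m)$ above by $1/m$ when $e_m>0$ and below by $1/m-1/(2m^2)$ when $e_m<0$, and using \eqref{eq:second},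
\[
\delta=\sum_me_m\log D(m)\le\sum_m\frac{e_m}m+\sum_{e_m<0}\frac{|e_m|}{2m^2}\le\frac JR+\frac\delta8,
\qquad\text{so}\qquad\frac JR\ge\frac78\,\delta>0 .
\]
The denominator in \eqref{eq:stage1} is small. We have
\[
\log\varepsilon_m=\frac Rm\log\Bigl(1+\frac1R\Bigr)-\log\Bigl(1+\frac1m\Bigr)\le\frac1m-\Bigl(\frac1m-\frac1{2m^2}\Bigr)=\frac1{2m^2},
\]
and hence, again by \eqref{eq:second},
\[
\sum_{i=1}^s\frac1{\mu_i}\le2\sum_{i=1}^s\log D(\mu_i)=2\sum_{e_m>0}e_m\log\varepsilon_m\le\sum_{e_m>0}\frac{e_m}{m^2}\le\frac\delta4 .
\]

\medskip
\emph{Second stage.} By Lemma~\ref{lem:exists} choose a full and balanced $U$ divisible by $R^2$ and by $\mu_1,\dots,\mu_s$; then $U$ is admissible and $U\ge X$. Lemma~\ref{lem:full} gives $D(\mu_i)\preceq D(U)^{U/\mu_i}$, that is, $D(\mu_i)^{-1}\succeq D(U)^{-U/\mu_i}$. Corollary~\ref{cor:lower}, raised to the power $J$, which is allowed because $J>0$, gives $D(R)^J\succeq D(U)^{J(R-1)U/R^2}$. Multiplying these relations and using \eqref{eq:stage1}, we obtain $r\succeq D(U)^T$ with the integer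
\[
T=\frac{J(R-1)U}{R^2}-\sum_{i=1}^s\frac U{\mu_i}
=U\Bigl[\frac JR\Bigl(1-\frac1R\Bigr)-\sum_{i=1}^s\frac1{\mu_i}\Bigr]
\ge U\delta\Bigl[\frac78\cdot\frac34-\frac14\Bigr]=\frac{13}{32}\,U\delta>0 .
\]
Thus $T\ge1$ and $r=D(U)^Ty$ with $y\in G_X\cup\{1\}$, so $r\in G_X$. That is, $r$ is a finite product of numbers $D(n)=(q+2)/q$ with $q=2n\in\mathcal Q$ and $q\ge2X\ge X_0$. This proves Theorem~\ref{thm:main}. \qed

\begin{remark}
The hypothesis $r>1$ is used only through $\delta>0$, which provides the room for the errors. The choice $X\ge4V/\delta$ is needed even when $X_0=1$, so the freedom to discard finitely many generators is built into the method.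
\end{remark}

\begin{thebibliography}{9}

\bibitem{MO}
``The set $M=\{r\in\mathbb Q:\ r>1\}$ is a commutative semigroup with respect to the multiplication. For any integers $a>b\ge1$, we clearly have \dots'', MathOverflow, \texttt{https://mathoverflow.net/q/477262}.

\bibitem{Sierpinski}
W.~Sierpi\'nski, \emph{Ann. Mat. Pura Appl.} 39 (1955).

\bibitem{Stewart}
B.~M.~Stewart, \emph{Amer. J. Math.} 76 (1954), 779--785.

\end{thebibliography}
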